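\title{Martin's Axiom with $\omega_1=\omega_1^L$ and no projective well-ordering of the reals}

\begin{abstract}
We show that, if ZFC is consistent, then $\mathrm{ZFC}+\mathrm{MA}+\neg\mathrm{CH}+\omega_1=\omega_1^L$ does not prove that there is a projective well-ordering of the reals. Over any model of ZFC with a regular cardinal $\lambda>\omega_1$ satisfying $\lambda^{<\lambda}=\lambda$ we force $\mathrm{MA}+2^{\aleph_0}=\lambda$, preserving cardinals up to $\lambda$, in such a way that every set of reals carrying a well-ordering definable from a real and a ground-model parameter is null and meager. The forcing adds a chain of ccc Boolean algebras by initial segments and then forces with its union. Over a member of the chain that forces $\mathrm{MA}_{\omega_1}$, any later member can be amalgamated with a copy of itself, and the swap of the two copies extends to an automorphism of the whole forcing below a condition. No large cardinals are used.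
\end{abstract}

\section{The question and the result}\label{sec:intro}

We work in ZFC. The Axiom of Choice provides a well-ordering of the reals but no description of one, and how simple a description can be depends on the axioms that are added. This paper decides one case.

A poset $Q$ is \emph{ccc} if every antichain of $Q$ (set of pairwise incompatible elements) is countable. For an infinite cardinal $\theta$, $\mathrm{MA}_\theta$ says that for every ccc poset $Q$ and every family of at most $\theta$ dense subsets of $Q$ there is a filter on $Q$ meeting every member of the family. Martin's Axiom MA says that $\mathrm{MA}_\theta$ holds for all $\theta<2^{\aleph_0}$. Under CH it holds trivially, so we consider it together with $\neg\mathrm{CH}$; then it includes $\mathrm{MA}_{\omega_1}$.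

\emph{Reals} are subsets of $\omega$, that is, elements of $2^\omega$, with the product topology and the coin-tossing measure $\mu$; we also write $\mathbb R$ for $2^\omega$. A relation on the reals is \emph{projective} if it is $\Sigma^1_n$-definable from a real parameter for some $n$, that is, definable by a formula whose quantifiers range over natural numbers and reals. Let $H(\kappa)$ be the set of all sets whose transitive closure has size less than $\kappa$. Since hereditarily countable sets are coded by reals, the projective relations are exactly the relations on $\mathbb R$ definable over $(H(\omega_1),\in)$ from a real. Finally, $\omega_1^L$ is the first uncountable ordinal as computed in G\"odel's constructible universe $L$.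

Forcing axioms tend to imply the existence of definable well-orderings of the reals, either from a parameter, or even parameter-free when one forces over a definable inner model. This suggests the following question, which comes from \cite{MSE}.

\begin{quote}
\emph{Does $\mathrm{ZFC}+\mathrm{MA}+\neg\mathrm{CH}+\omega_1=\omega_1^L$ prove that there is a projective well-ordering of $\mathbb R$?}
\end{quote}

To see what the hypotheses give, recall that all reals of $L$ lie in $L_{\omega_1^L}$, that the canonical well-ordering $<_L$ of $L$ orders them in type $\omega_1^L$, and that $L_{\omega_1}$ and the restriction of $<_L$ to it are definable over $H(\omega_1)$. So if $\mathbb R\subseteq L$, then $<_L$ is a projective well-ordering of $\mathbb R$. If only $\omega_1=\omega_1^L$, it is a projective well-ordering of an uncountable set of reals, and Martin's Axiom spreads this to every set of the same size.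

\begin{proposition}\label{prop:aleph1}
Assume $\mathrm{MA}_{\omega_1}$ and $\omega_1=\omega_1^L$. Then every set of $\aleph_1$ reals carries a projective well-ordering.
\end{proposition}

\begin{proof}
Let $\langle x_\eta:\eta<\omega_1\rangle$ list $2^\omega\cap L$ in the order $<_L$, and let $a_\eta=\{x_\eta{\restriction}k:k\in\omega\}\subseteq2^{<\omega}$. The map $\eta\mapsto a_\eta$ is definable over $H(\omega_1)$, and $a_\eta\cap a_\zeta$ is finite for $\eta\ne\zeta$. For $d\subseteq 2^{<\omega}$ let $X_d=\{\eta<\omega_1: d\cap a_\eta\text{ is finite}\}$.

Every $X\subseteq\omega_1$ has the form $X_d$. Consider pairs $(s,F)$ of finite sets $s\subseteq2^{<\omega}$ and $F\subseteq X$, and let $(s',F')\le(s,F)$ if $s'\supseteq s$, $F'\supseteq F$ and $(s'\setminus s)\cap a_\eta=\emptyset$ for all $\eta\in F$. Pairs with the same $s$ are compatible, so this poset is ccc. For $\eta\in X$ the pairs with $\eta\in F$ are dense. For $\eta\notin X$ and $k\in\omega$ the pairs with $|s\cap a_\eta|\ge k$ are dense, because $a_\eta\setminus\bigcup_{\zeta\in F}a_\zeta$ is infinite. Take a filter meeting these $\aleph_1$ dense sets and let $d$ be the union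 of its first coordinates. If $\eta\notin X$, then $d\cap a_\eta$ is infinite. If $\eta\in X$ and $(s,F)$ is in the filter with $\eta\in F$, then $d\cap a_\eta\subseteq s$.

Now let $\langle y_\xi:\xi<\omega_1\rangle$ list a set of $\aleph_1$ reals without repetition, and choose $d$ with $X_d=\{\omega\cdot\xi+n:n\in y_\xi\}$. Then $\xi\mapsto y_\xi$ is definable over $H(\omega_1)$ from $d$, and so is the relation $\{(y_\xi,y_\zeta):\xi<\zeta\}$.
\end{proof}

The proof shows more: under these hypotheses a projective formula can quantify over all subsets of $\omega_1$, in the form $X_d$, and can use any of them as a parameter. If Martin's Axiom supplied a well-ordering of $\mathbb R$ defined by quantifying over countable ordinals, reals and subsets of $\omega_1$, with a subset of $\omega_1$ as parameter, that well-ordering would be projective. One might therefore guess that the answer is yes. It is no.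

\begin{theorem}\label{thm:main}
Let $V\models\mathrm{ZFC}$ and let $\lambda>\omega_1$ be regular with $\lambda^{<\lambda}=\lambda$. There is a forcing extension $N$ of $V$, with the same cardinals $\le\lambda$, such that:
\begin{enumerate}
\item[(1)] $N\models\mathrm{MA}+2^{\aleph_0}=\lambda$, so $\neg\mathrm{CH}$ holds in $N$.
\item[(2)] In $N$ no well-ordering of the reals is definable from a real and a parameter in $V$. In particular there is no projective well-ordering of $\mathbb R$, and none in $L(\mathbb R)$.
\item[(3)] More strongly, if $W\subseteq\mathbb R$ carries in $N$ a well-ordering definable from a real and a parameter in $V$, then $W$ is null and meager.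
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:answer}
If ZFC is consistent, then $\mathrm{ZFC}+\mathrm{MA}+\neg\mathrm{CH}+\omega_1=\omega_1^L$ does not prove that there is a projective well-ordering of $\mathbb R$.
\end{corollary}

\begin{proof}
Apply Theorem~\ref{thm:main} with $V$ the constructible universe $L$ of a model of ZFC and $\lambda=\omega_2$; GCH in $L$ gives $\lambda^{<\lambda}=\lambda$. The extension $N$ has the same ordinals, so its constructible universe is $V$, and $\omega_1$ and $\omega_2$ are preserved. Thus $N\models\mathrm{MA}+2^{\aleph_0}=\aleph_2+\omega_1=\omega_1^L$, and in $N$ no well-ordering of $\mathbb R$ is projective, or even definable from a real and ordinals.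
\end{proof}

The same proof gives such a model with $2^{\aleph_0}$ equal to any prescribed regular cardinal $\lambda\ge\omega_2$ of $L$. No large cardinals are used. In these models Proposition~\ref{prop:aleph1} applies, so part~(3) concerns many uncountable sets.

\subsection*{Conventions}
Forcing over $V$ is treated in the usual way: we speak of generic filters over $V$, which is justified by countable transitive models or Boolean-valued models. ``Definable'' means definable by a first-order formula, so for arbitrary formulas parts (2) and (3) are schemes. The two special cases in (2) are each covered by a single formula. A projective relation is determined by a real and the code $e\in\omega$ of a formula evaluated over $H(\omega_1)$. A relation in $L(\mathbb R)$ is determined by a real and finitely many ordinals, since it is definable over some $L_\alpha(\mathbb R)$ from a real and ordinals. Ordinals and codes are parameters in $V$. Working with $2^\omega$ in place of the real line loses nothing: the map $x\mapsto k+\sum_n x(n)2^{-n-1}$ is a definable bijection from the sequences that are not eventually $1$ onto $[k,k+1)$, it preserves measure,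 and off countable sets it is a homeomorphism.

\section{The symmetry argument for Cohen reals}\label{sec:cohen}

If a well-ordering of $W$ is definable from certain parameters, then each $y\in W$ is definable from the same parameters and one ordinal, its position in the ordering. So to rule out a definable well-ordering of $\mathbb R$ in an extension of $V$ it suffices to show that the reals definable from given parameters all lie in an intermediate model that does not contain every real. Here is the argument in the simplest case, in the form that will survive in the presence of MA.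

\begin{example}\label{ex:cohen}
Let $P$ be the set of finite partial functions from $\omega_1\times\omega$ to $2$, ordered by reverse inclusion, and let $P_\beta$ consist of those with domain contained in $\beta\times\omega$. Let $G$ be $P$-generic over $V$ and $z\in V$, and suppose that $y$ is, in $V[G]$, the unique real satisfying a formula $\Theta(y,z)$. We claim that $y\in V$.

Suppose not. Take a name $\dot y$ for $y$ and $a\in G$ forcing that $\dot y$ is the unique solution of $\Theta(\cdot,z)$ and is not in $V$. For each $n$ fix a maximal antichain $M_n$ of conditions deciding ``$n\in\dot y$''. As $P$ is ccc, there is $\beta<\omega_1$ with $a\in P_\beta$ and $M_n\subseteq P_\beta$ for all $n$; so $\dot y$ is computed from the generic filter for $P_\beta$. Let $\sigma$ be the automorphism of $P$ induced by the permutation of $\omega_1$ that exchanges $\xi$ and $\beta+\xi$ for $\xi<\beta$ and fixes all other ordinals. Then $b=a\cup\sigma(a)$ is a condition, because the domains are disjoint, and $\sigma(b)=b$.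

Let $G'\ni b$ be generic and $G''=\sigma[G']$. Then $G''$ is generic, $b\in G''$ and $V[G']=V[G'']$. Both filters contain $a$, so $\dot y^{G'}$ and $\dot y^{G''}$ are each the unique solution of $\Theta(\cdot,z)$ in one and the same model. Hence they are equal. The first is computed from $H_1=G'\cap P_\beta$, the second from $H_2=G''\cap P_\beta=\{t\in P_\beta:\sigma(t)\in G'\}$.

Some condition in $G'$ forces this equality; write it as $s\cup\sigma(t)\cup w$ with $s,t\in P_\beta$ and $w$ living on coordinates $\ge\beta+\beta$. Suppose $s$ does not decide ``$n\in\dot y$''. Then $s$ is compatible with a member of $M_n$ deciding positively and with one deciding negatively. Extend $t$ to $t'\in P_\beta$ below some member of $M_n$, and extend $s$ to $s'\in P_\beta$ below a member of $M_n$ with the opposite decision. Then $s'\cup\sigma(t')\cup w$ forces the two reals to differ at $n$, which is absurd. So $s\in G'$ decides ``$n\in\dot y$'' for every $n$, and $\dot y^{G'}\in V$, although $a\in G'$.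
\end{example}

Write $S=P_\beta$. The argument had three ingredients.
\begin{enumerate}
\item[(A)] A second copy of $S$ can be placed next to $S$ inside a ccc forcing.
\item[(B)] The swap of the two copies extends to an automorphism of the whole forcing.
\item[(C)] The copies are independent: a real that is computed in the same way from both lies in the ground model.
\end{enumerate}
If a real parameter $x$ is allowed, the swap must fix the part $R$ of $S$ from which $x$ is computed. The two copies of $S$ then overlap in $R$, and the conclusion of (C) becomes that the real lies in the extension by $R$.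

A forcing that produces MA must absorb ccc posets of all kinds, and then (A) and (B) are both in doubt. For (A), the product of a ccc poset with itself need not be ccc.

\begin{example}\label{ex:suslin}
Suppose $S$ is an uncountable tree without uncountable antichains in which every node $t$ has two distinct immediate successors $t^0,t^1$ (a splitting Suslin tree). Ordered upside down, $S$ is ccc. The pairs $(t^0,t^1)$ form an uncountable antichain in $S\times S$. Indeed, let $t\ne u$. If $t,u$ are incomparable, then so are $t^0,u^0$. If $t$ lies below $u$ in the tree, exactly one immediate successor $v$ of $t$ lies below or at $u$; comparability of $t^0$ with $u^0$ gives $t^0=v$, comparability of $t^1$ with $u^1$ gives $t^1=v$, and both cannot hold.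
\end{example}

Under $\mathrm{MA}_{\omega_1}$ this does not happen (Lemma~\ref{lem:K}). So we amalgamate only over algebras $R$ that force $\mathrm{MA}_{\omega_1}$, and we arrange that such algebras occur cofinally often in the construction; Section~\ref{sec:amalg} gives (A) and (C) over such an $R$. For (B), an iteration forcing MA is not a product: its later steps are chosen by a bookkeeping device and depend on the earlier generic filter with no regard for the swap. The remedy is to let the bookkeeping itself be generic (Section~\ref{sec:chain}) and to let the automorphism act on it as well (Section~\ref{sec:def}).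

From now on $V$ and $\lambda$ are as in Theorem~\ref{thm:main}.

\section{Complete Boolean algebras and the ccc}\label{sec:prelim}

\subsection*{Facts on forcing}
We use the following textbook facts.
\begin{enumerate}
\item[(F1)] A ccc forcing preserves cardinals and cofinalities. The generic filters for a two-step iteration $Q_0*\dot Q_1$ correspond to the pairs $(F_0,F_1)$ with $F_0$ $Q_0$-generic over $V$ and $F_1$ $\dot Q_1^{F_0}$-generic over $V[F_0]$, and the extension is $V[F_0][F_1]$. If $Q_0$ is ccc and forces $\dot Q_1$ to be ccc, then $Q_0*\dot Q_1$ is ccc.
\item[(F2)] If $Q$ is \emph{$<\lambda$-closed} (every decreasing sequence of length less than $\lambda$ has a lower bound), then $Q$ adds no new sequences of length less than $\lambda$ of elements of $V$.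
\item[(F3)] If $D\subseteq Q$ is dense, then $F\mapsto F\cap D$ is a bijection between $Q$-generic and $D$-generic filters, with upward closure as inverse. The same holds for the cone $D=\{q:q\le e\}$ and the $Q$-generic filters containing $e$. An automorphism of $Q$ in $V$ maps generic filters to generic filters. In each case corresponding filters give the same extension.
\end{enumerate}

A poset has \emph{property K} if every uncountable family of conditions has an uncountable subfamily of pairwise compatible conditions.

\begin{lemma}\label{lem:K}
Assume $\mathrm{MA}_{\omega_1}$. If $Q$ is ccc and $q_\alpha\in Q$ for $\alpha<\omega_1$, there is an uncountable $X\subseteq\omega_1$ such that $q_\alpha,q_\beta$ are compatible for all $\alpha,\beta\in X$.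
\end{lemma}

\begin{proof}
First, there is $\alpha_0$ such that every $q\le q_{\alpha_0}$ is compatible with $q_\gamma$ for unboundedly many $\gamma<\omega_1$. Otherwise, for each $\alpha$ there are $u_\alpha\le q_\alpha$ and $\beta_\alpha<\omega_1$ with $u_\alpha\perp q_\gamma$ for all $\gamma\ge\beta_\alpha$. Choose an uncountable $Z\subseteq\omega_1$ with $\beta_\alpha\le\alpha'$ whenever $\alpha<\alpha'$ are in $Z$. For such $\alpha,\alpha'$ we have $u_\alpha\perp q_{\alpha'}$, hence $u_\alpha\perp u_{\alpha'}$, so $\{u_\alpha:\alpha\in Z\}$ is an uncountable antichain.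

Consequently each $D_\beta=\{q\le q_{\alpha_0}:q\le q_\gamma\text{ for some }\gamma\ge\beta\}$ is dense in the cone below $q_{\alpha_0}$. Let $F$ be a filter on this cone meeting all $D_\beta$, $\beta<\omega_1$. Then $X=\{\gamma:q_\gamma\text{ is above some element of }F\}$ is unbounded in $\omega_1$, and any two $q_\gamma$ with $\gamma\in X$ lie above a common element of $F$.
\end{proof}

\subsection*{Algebras, projections and quotients}
We use complete Boolean algebras (cBAs) rather than posets because ``$R$ is a part of $S$'' then becomes literal inclusion, and because a real in the extension has a canonical name. Let $A^+=A\setminus\{0\}$. Forcing with $A$ means forcing with $A^+$; generic filters are ultrafilters on $A$. For a sequence $\vec c=\langle c_n:n\in\omega\rangle$ and a set $H$ put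
\[
\vec c\,[H]=\{n\in\omega:c_n\in H\}.
\]
If $H$ is $A$-generic over $V$, the reals of $V[H]$ are exactly the sets $\vec c\,[H]$ with $\vec c\in A^\omega\cap V$: given a name $\dot y$, let $c_n$ be the Boolean value of ``$n\in\dot y$''. In the same way, subsets of a cardinal $\theta$ are named by functions from $\theta$ to $A$.

Write $A\lessdot B$ if $A$ is a \emph{complete subalgebra} of the cBA $B$: a subalgebra containing the supremum, computed in $B$, of each of its subsets. Then a maximal antichain of $A$ has supremum $1$ in $B$ and so is maximal in $B$; hence $H\cap A$ is $A$-generic whenever $H$ is $B$-generic. For $b\in B$ define the \emph{projection}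
\[
\pi(b)=\pi_{B,A}(b)=\bigwedge\{a\in A:b\le a\}\in A,
\]
the least element of $A$ above $b$. It has the following properties.
\begin{enumerate}
\item[(P1)] $b\le\pi(b)$; $\pi(b)=0$ if and only if $b=0$; $\pi$ is monotone.
\item[(P2)] $\pi(\bigvee_i b_i)=\bigvee_i\pi(b_i)$, because for $a\in A$ we have $a\ge\bigvee_ib_i$ if and only if $a\ge\pi(b_i)$ for all $i$.
\item[(P3)] $\pi(b\wedge a)=\pi(b)\wedge a$ for $a\in A$. Indeed $b\wedge a\le\pi(b)\wedge a\in A$ gives ``$\le$''; and $\pi(b)=\pi(b\wedge a)\vee\pi(b\wedge-a)\le\pi(b\wedge a)\vee-a$ gives ``$\ge$'' on taking the meet with $a$.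
\end{enumerate}
For an $A$-generic filter $h$ the \emph{quotient} is the poset $B/h=\{b\in B:\pi(b)\in h\}$, ordered as in $B$. It contains every $B$-generic $H$ with $H\cap A=h$, by (P1), so it is the set of conditions that remain possible once $h$ is known. Two elements $s,t$ are compatible in $B/h$ if and only if $\pi(s\wedge t)\in h$: a common lower bound $u\in B/h$ has $\pi(u)\le\pi(s\wedge t)$, and conversely $s\wedge t$ is a common lower bound.

\begin{lemma}\label{lem:quotient}
If $A\lessdot B$ and $B$ is ccc, then $A$ forces that $B/\dot h$ is ccc.
\end{lemma}

\begin{proof}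
Suppose $r\in A^+$ forces $\langle\dot s_\alpha:\alpha<\omega_1\rangle$ to be pairwise incompatible in $B/\dot h$. Choose $r_\alpha\le r$ in $A^+$ and $s_\alpha\in B$ with $r_\alpha\Vdash\dot s_\alpha=s_\alpha$. Then $r_\alpha\Vdash\pi(s_\alpha)\in\dot h$, so $r_\alpha\le\pi(s_\alpha)$. Put $u_\alpha=r_\alpha\wedge s_\alpha$. By (P3), $\pi(u_\alpha)=r_\alpha\ne0$, so $u_\alpha\ne0$. As $B$ is ccc, $u=u_\alpha\wedge u_\beta\ne0$ for some $\alpha\ne\beta$. Let $h\ni\pi(u)$ be generic. Since $\pi(u)\le r_\alpha\wedge r_\beta\le r$, the elements $s_\alpha,s_\beta$ are incompatible in $B/h$; but $u\in B/h$ is below both.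
\end{proof}

\subsection*{Completions}
Every poset $D$ has a \emph{completion}: a cBA $B$ (the regular open subsets of $D$) with a map $d:D\to B^+$ that has dense range, is monotone, satisfies $d(u)\wedge d(v)=0$ if and only if $u\perp v$, and satisfies
\begin{equation}\label{eq:sep}
d(u)\le d(v)\iff\text{every extension of $u$ is compatible with $v$.}
\end{equation}
An automorphism of $D$ induces an automorphism of $B$ commuting with $d$. If $H$ is $B$-generic, then $d^{-1}[H]$ is $D$-generic and gives the same extension. If $D=U^+$ for a Boolean algebra $U$, we may take $d$ to be the inclusion; then $U$ is a subalgebra of $B$, and suprema that exist in $U$ are suprema in $B$. If $D$ is ccc and $|D|\le\lambda$, then $B$ is ccc and $|B|\le\lambda^\omega=\lambda$, since every element of $B$ is the supremum of a countable antichain from the range of $d$.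

A \emph{complete embedding} $e:A\to B$ is an injective homomorphism preserving all suprema; then $e[A]\lessdot B$. We shall twice need to recognize one.

\begin{lemma}\label{lem:embed}
Let $A$ be a cBA, $D$ a poset with largest element $1_D$ and completion $d:D\to B^+$. Let $\iota:A^+\to D$ be monotone with $\iota(1)=1_D$, let $a\wedge a'=0$ imply $\iota(a)\perp\iota(a')$, and assume:
\begin{enumerate}
\item[$(*)$] if $\emptyset\ne X\subseteq A^+$ and $u\le\iota(\bigvee X)$, then $u$ is compatible with $\iota(x)$ for some $x\in X$.
\end{enumerate}
Then $e=d\circ\iota$, extended by $e(0)=0$, is a complete embedding of $A$ into $B$.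
\end{lemma}

\begin{proof}
The map $e$ is monotone, $e(1)=1$, and $a\wedge a'=0$ implies $e(a)\wedge e(a')=0$. To see that $e$ preserves suprema it suffices to treat $\emptyset\ne X\subseteq A^+$. Let $a=\bigvee X$. Then $e(a)\ge\bigvee e[X]$. If the inequality were strict, some $u\in D$ would have $d(u)\le e(a)$ and $d(u)\wedge e(x)=0$ for all $x\in X$. By \eqref{eq:sep}, $u$ is compatible with $\iota(a)$, and after extending $u$ we may assume $u\le\iota(a)$. This contradicts $(*)$. Now $e(a)\vee e(-a)=e(1)=1$ and $e(a)\wedge e(-a)=0$, so $e$ preserves complements, hence is a homomorphism. It is injective because $e(a)\ne0$ for $a\ne0$.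
\end{proof}

\subsection*{Chains}
The union of a $\lessdot$-increasing chain of ccc algebras need not be ccc. For $\alpha<\omega_1$ let $A_\alpha$ consist of the sets $X\subseteq\omega_1$ that contain or are disjoint from $[\alpha,\omega_1)$. Each $A_\alpha$ has countably many atoms and is closed under unions and complements, so the $A_\alpha$ form such a chain; but the union contains all singletons. What goes wrong is visible at a limit $\delta$: the atom $[\delta,\omega_1)$ of $A_\delta$ lies above no nonzero element of an earlier algebra. Forbidding this suffices.

\begin{lemma}\label{lem:chain}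
Let $\delta$ be a limit ordinal and $\langle A_i:i<\delta\rangle$ a $\lessdot$-increasing chain of ccc cBAs such that $\bigcup_{i<\epsilon}A_i^+$ is dense in $A_\epsilon^+$ for every limit $\epsilon<\delta$. Then $U=\bigcup_{i<\delta}A_i$ is ccc, and each $A_i$ is a complete subalgebra of the completion of $U$.
\end{lemma}

\begin{proof}
If $u\in A_j$, $j\ge i$, is an upper bound of $X\subseteq A_i$, then $u$ is above the supremum of $X$ in $A_i$, because $A_i\lessdot A_j$. So suprema of $A_i$ are suprema in $U$, hence in its completion.

Suppose $\{a_\xi:\xi<\omega_1\}\subseteq U^+$ is an uncountable antichain. If $\operatorname{cf}\delta=\omega$, uncountably many $a_\xi$ lie in one $A_i$; if $\operatorname{cf}\delta>\omega_1$, all of them do. Either contradicts the ccc of $A_i$. So let $\operatorname{cf}\delta=\omega_1$ and let $\langle\delta_\xi:\xi<\omega_1\rangle$ be increasing, continuous and cofinal in $\delta$. For $a\in U$ let $\pi_\xi(a)$ be the least element of $A_{\delta_\xi}$ above $a$; this is the projection from any $A_j\ni a$ with $j\ge\delta_\xi$.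

For limit $\xi$ the ordinal $\delta_\xi$ is a limit, so by density there is $b_\xi\in\bigcup_{i<\delta_\xi}A_i^+$ with $b_\xi\le\pi_\xi(a_\xi)$, and by continuity $b_\xi\in A_{\delta_{f(\xi)}}$ for some $f(\xi)<\xi$. By Fodor's lemma (a regressive function on a stationary subset of $\omega_1$ is constant on a stationary set) there is $\eta$ with $f(\xi)=\eta$ for uncountably many $\xi$. Thin these out to an uncountable set $Z$ such that $a_\xi\in A_{\delta_\zeta}$ whenever $\xi<\zeta$ are in $Z$. As $A_{\delta_\eta}$ is ccc, there are $\xi<\zeta$ in $Z$ with $b=b_\xi\wedge b_\zeta\ne0$. Since $b\in A_{\delta_\eta}\subseteq A_{\delta_\xi}$, (P3) gives $\pi_\xi(a_\xi\wedge b)=\pi_\xi(a_\xi)\wedge b=b\ne0$, so $a_\xi\wedge b\ne0$. The element $a_\xi\wedge b$ belongs to $A_{\delta_\zeta}$ and lies below $b_\zeta\le\pi_\zeta(a_\zeta)$, so (P3) gives $\pi_\zeta(a_\zeta\wedge a_\xi\wedge b)=a_\xi\wedge b\ne0$. Hence $a_\zeta\wedge a_\xi\ne0$, a contradiction.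
\end{proof}

\section{Amalgamation over an algebra forcing $\mathrm{MA}_{\omega_1}$}\label{sec:amalg}

Let $R\lessdot S$. We want to add two $S$-generic filters $H_1,H_2$ with the same trace $h$ on $R$ and with no other dependence. A condition is a pair $(s,t)$ promising $s\in H_1$ and $t\in H_2$. Both $s$ and $t$ must then lie in $S/h$, and some generic $h$ allows this exactly when $\pi(s)\wedge\pi(t)\ne0$. For $R=\{0,1\}$ this is the product $S^+\times S^+$.

\begin{lemma}\label{lem:amalg}
Let $R\lessdot S$ be ccc cBAs of size $\le\lambda$ with $R\Vdash\mathrm{MA}_{\omega_1}$. There are a ccc cBA $T$ with $S\lessdot T$ and $|T|\le\lambda$ and an automorphism $\sigma=\sigma^{-1}$ of $T$ such that: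
\begin{enumerate}
\item[(1)] $\sigma{\restriction}R=\mathrm{id}$, and for $a\in S^+$ the element $b=a\wedge\sigma(a)$ is nonzero and $\sigma(b)=b$;
\item[(2)] if $H$ is $T$-generic over $V$, $h=H\cap R$, $H_1=H\cap S$, $H_2=\{s\in S:\sigma(s)\in H\}$, and $\vec c\in S^\omega\cap V$ satisfies $\vec c\,[H_1]=\vec c\,[H_2]$, then this real lies in $V[h]$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $\pi=\pi_{S,R}$ and $T_0=\{(s,t)\in S^+\times S^+:\pi(s)\wedge\pi(t)\ne0\}$, ordered coordinatewise.

\emph{$T_0$ is ccc.} This is the only step that uses $R\Vdash\mathrm{MA}_{\omega_1}$; Example~\ref{ex:suslin} with $R=\{0,1\}$ shows what can fail otherwise. Let $(s_\alpha,t_\alpha)\in T_0$ for $\alpha<\omega_1$, and $r_\alpha=\pi(s_\alpha)\wedge\pi(t_\alpha)\in R^+$. Some $r\in R^+$ forces $\dot I=\{\alpha:r_\alpha\in\dot h\}$ to be uncountable. Otherwise $1$ forces $\dot I$ to be bounded in $\omega_1$; a maximal antichain deciding a bound is countable, so $1\Vdash\dot I\subseteq\beta$ for a single $\beta<\omega_1$, while $r_\beta\Vdash\beta\in\dot I$. Let $h\ni r$ be $R$-generic and work in $V[h]$. There $\mathrm{MA}_{\omega_1}$ holds, $S/h$ is ccc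 by Lemma~\ref{lem:quotient}, and $s_\alpha,t_\alpha\in S/h$ for $\alpha\in I$. By Lemma~\ref{lem:K} there is an uncountable $X\subseteq I$ such that the $s_\alpha$, $\alpha\in X$, are pairwise compatible in $S/h$. By the ccc of $S/h$ there are $\alpha\ne\beta$ in $X$ with $t_\alpha,t_\beta$ compatible in $S/h$. Then $\pi(s_\alpha\wedge s_\beta)$ and $\pi(t_\alpha\wedge t_\beta)$ both lie in $h$, so their meet is nonzero. This is a fact about $S$ in $V$, and it says that $(s_\alpha\wedge s_\beta,t_\alpha\wedge t_\beta)\in T_0$ is a common extension.

Let $d:T_0\to T^+$ be the completion. Then $T$ is ccc and $|T|\le\lambda$. For $s\in S^+$ put $e_1(s)=d(s,1)$ and $e_2(s)=d(1,s)$, and let $e_1(0)=e_2(0)=0$.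

\emph{$e_1$ and $e_2$ are complete embeddings.} Apply Lemma~\ref{lem:embed} to $\iota(s)=(s,1)$; only $(*)$ needs proof. Let $(s',t')\le(\bigvee X,1)$ in $T_0$. Then $s'=\bigvee_{x\in X}(s'\wedge x)$, so by (P2)
\[
0\ne\pi(s')\wedge\pi(t')=\bigvee_{x\in X}\bigl(\pi(s'\wedge x)\wedge\pi(t')\bigr).
\]
For some $x\in X$ the pair $(s'\wedge x,t')$ is therefore in $T_0$, and it lies below $(s',t')$ and $(x,1)$. Exchanging the coordinates gives the claim for $e_2$.

\emph{$e_1$ and $e_2$ agree on $R$.} Let $r\in R^+$ and $(s,t)\le(r,1)$ in $T_0$. Then $\pi(s)\le r$, so by (P3)
\[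
\pi(s)\wedge\pi(t\wedge r)=\pi(s)\wedge\pi(t)\wedge r=\pi(s)\wedge\pi(t)\ne0,
\]
and $(s,t\wedge r)\in T_0$ extends both $(s,t)$ and $(1,r)$. By \eqref{eq:sep}, $d(r,1)\le d(1,r)$. Exchanging the coordinates gives the reverse inequality.

\emph{Proof of} (1). The swap $(s,t)\mapsto(t,s)$ induces an automorphism $\sigma=\sigma^{-1}$ of $T$ with $\sigma(d(s,t))=d(t,s)$, so $\sigma\circ e_1=e_2$. Rename the elements of $T$ so that $e_1$ becomes the inclusion $S\subseteq T$. Then $S\lessdot T$, $\sigma{\restriction}S=e_2$ and $\sigma{\restriction}R=\mathrm{id}$. For $a\in S^+$ we have $(a,a)\in T_0$ and $0\ne d(a,a)\le e_1(a)\wedge e_2(a)=a\wedge\sigma(a)=b$. Also $\sigma(b)=\sigma(a)\wedge a=b$.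

\emph{Proof of} (2). The set $H_2=e_2^{-1}[H]$ is an ultrafilter on $S$, and $H_2\cap R=h$ because $\sigma$ fixes $R$. Let $y=\vec c\,[H_1]=\vec c\,[H_2]$. As $d$ has dense range, there is $(s,t)\in T_0$ with $d(s,t)\in H$ forcing $\vec c\,[\dot H_1]=\vec c\,[\dot H_2]$. From $d(s,t)\le d(s,1)=s$ and $d(s,t)\le d(1,t)=\sigma(t)$ we get $s\in H_1$ and $t\in H_2$. For every $n$,
\begin{equation}\label{eq:disjoint}
\pi(s\wedge c_n)\wedge\pi(t\wedge-c_n)=0.
\end{equation}
Otherwise $(s\wedge c_n,t\wedge-c_n)\in T_0$, and its image under $d$ lies below $d(s,t)$, $c_n$ and $\sigma(-c_n)$; it forces $c_n\in\dot H_1$ and $c_n\notin\dot H_2$, against the choice of $(s,t)$. We claim that $y=\{n:\pi(s\wedge c_n)\in h\}$, a set in $V[h]$. If $n\in y$, then $s\wedge c_n\in H_1$, so $\pi(s\wedge c_n)\in H_1\cap R=h$. If $n\notin y$, then $c_n\notin H_2$, so $t\wedge-c_n\in H_2$ and $\pi(t\wedge-c_n)\in H_2\cap R=h$; by \eqref{eq:disjoint}, $\pi(s\wedge c_n)\notin h$.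
\end{proof}

\section{A generic chain of ccc algebras}\label{sec:chain}

We need a chain of length $\lambda$ of ccc algebras whose union forces MA and in which cofinally many members force $\mathrm{MA}_{\omega_1}$. The members must be allowed to have size $\lambda$: if $V\models\mathrm{CH}$ and $\lambda=\omega_2$, an algebra of size $\le\omega_1$ has at most $\omega_1^\omega=\omega_1$ names $\vec c$ for reals, so a ccc algebra of that size forces CH and cannot force $\mathrm{MA}_{\omega_1}$. Rather than fix such a chain in $V$, we force one by its initial segments.

Let $\mathcal A$ be the set of ccc cBAs in $H(\lambda^+)$; the restriction to $H(\lambda^+)$ only serves to make $\mathcal A$ a set. If $U\in H(\lambda^+)$ is a subalgebra of a ccc cBA $B$ with $|B|\le\lambda$, we can \emph{rename} the elements of $B\setminus U$ by ordinals below $\lambda^+$ that are not in $U$, and so assume $B\in\mathcal A$ without changing $U$.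

\begin{definition}\label{def:C}
$\mathbb C$ is the set of sequences $p=\langle A_i:i\le\alpha\rangle$ with $\alpha<\lambda$, $A_i\in\mathcal A$, $A_i\lessdot A_j$ for $i<j$, and $\bigcup_{i<\delta}A_i^+$ dense in $A_\delta^+$ for every limit $\delta\le\alpha$. Let $q\le p$ if $q$ end-extends $p$. Write $A^p$ for the last algebra of $p$.
\end{definition}

If $p\in\mathbb C$ and $A^p\lessdot B\in\mathcal A$, then $p^\frown\langle B\rangle\in\mathbb C$. Also $p$ can be lengthened to any index below $\lambda$ by repeating $A^p$.

\begin{lemma}\label{lem:closed}
$\mathbb C$ is $<\lambda$-closed.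
\end{lemma}

\begin{proof}
The union of a decreasing sequence of fewer than $\lambda$ conditions has length less than $\lambda$, as $\lambda$ is regular. It is either a condition or a chain $\langle A_i:i<\delta\rangle$ of limit length. In the second case $U=\bigcup_{i<\delta}A_i\in H(\lambda^+)$ is ccc by Lemma~\ref{lem:chain}, so its completion $A_\delta$ is ccc of size $\le\lambda$ and can be renamed into $\mathcal A$. By the same lemma $A_i\lessdot A_\delta$, and $U^+$ is dense in $A_\delta^+$. So $\langle A_i:i\le\delta\rangle$ is a lower bound.
\end{proof}

Let $A\lessdot B$ and let $\dot Q$ be an $A$-name for a poset. Say that $B$ \emph{absorbs $\dot Q$ over $A$} if for every $B$-generic $H$ over $V$, with $h=H\cap A$, we have $V[H]=V[h][F]$ for some filter $F$ that is $\dot Q^h$-generic over $V[h]$. Call $\dot Q$ \emph{admissible} if $A$ forces that $\dot Q$ is a ccc poset with a dense subset of size $\le\lambda$.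

\begin{lemma}\label{lem:ext}
If $A\in\mathcal A$ and $\dot Q$ is an admissible $A$-name, there is $B\in\mathcal A$ with $A\lessdot B$ that absorbs $\dot Q$ over $A$.
\end{lemma}

\begin{proof}
In the extension by $A$, take a dense subset of $\dot Q$ of size $\le\lambda$, adjoin a largest element, and copy the result onto a subset of $\lambda$ with the ordinal $0$ as largest element. Let $\dot Q'$ name this ccc poset. By (F3) it suffices to absorb $\dot Q'$. Let $D$ be the set of pairs $(a,\xi)\in A^+\times\lambda$ with $a\Vdash\xi\in\dot Q'$, and let $(a',\xi')\le(a,\xi)$ if $a'\le a$ and $a'\Vdash\xi'\le_{\dot Q'}\xi$. This is a dense subset of $A^+*\dot Q'$, since below any $(a,\dot q)$ we can extend $a$ to decide $\dot q$. So $D$ is ccc by (F1), $|D|\le\lambda$, and the completion $d:D\to B^+$ is ccc of size $\le\lambda$. The map $\iota(a)=(a,0)$ satisfies $(*)$ of Lemma~\ref{lem:embed}: if $(a',\xi)\le(\bigvee X,0)$, then $a'\wedge x\ne0$ for some $x\in X$, and $(a'\wedge x,\xi)\in D$ lies below $(a',\xi)$ and $(x,0)$. Rename $B$ so that $d\circ\iota$ is the inclusion and $B\in\mathcal A$. If $H$ is $B$-generic, then $d^{-1}[H]$ corresponds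 by (F3) and (F1) to a pair $(h,F')$ with $V[H]=V[h][F']$, and $h=\{a:(a,0)\in d^{-1}[H]\}=H\cap A$.
\end{proof}

\subsection*{The model $N$}
Let $g$ be $\mathbb C$-generic over $V$. Since conditions can be lengthened, $\bigcup g$ is a chain $\langle A_i:i<\lambda\rangle$, and $g=\{\gamma_i:i<\lambda\}$ where $\gamma_i=\langle A_j:j\le i\rangle$. In $V[g]$ let $P=\bigcup_{i<\lambda}A_i^+$ with the union of the orders. Let $G$ be $P$-generic over $V[g]$, and put
\[
G_i=G\cap A_i,\qquad N=V[g][G].
\]
Everything proved in this section holds for every such pair $(g,G)$.

\begin{lemma}\label{lem:basic}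
\begin{enumerate}
\item[(a)] $V[g]$ has no new sequences of length less than $\lambda$ of elements of $V$, and $\lambda$ is regular in $V[g]$.
\item[(b)] $P$ is ccc in $V[g]$.
\item[(c)] $V$ and $N$ have the same cardinals $\le\lambda$; in particular $\omega_1^N=\omega_1^V$.
\item[(d)] $G_i$ is $A_i$-generic over $V$, and $V[G_i]\subseteq V[G_j]\subseteq N$ for $i\le j$.
\item[(e)] If $X\in N$ and $X\subseteq\theta<\lambda$, then $X\in V[G_i]$ for some $i<\lambda$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The first claim is Lemma~\ref{lem:closed} and (F2). A cofinal map from some $\theta<\lambda$ to $\lambda$ would lie in $V$.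

(b) An $\omega_1$-sequence from $P$ in $V[g]$ lies in $V$ by (a), because $\omega_1<\lambda$, and is contained in some $A_i$ because $\lambda$ is regular. As $A_i$ is ccc in $V$, the sequence does not enumerate an antichain.

(c) A map in $V[g]$ from $\theta$ onto a cardinal $\kappa$ of $V$ with $\theta<\kappa\le\lambda$ would lie in $V$. So $\mathbb C$ preserves cardinals $\le\lambda$, and $P$ preserves all cardinals by (b).

(d) If $a,a'\in G_i$, then some element of $G$ lies below $a\wedge a'$, so $a\wedge a'\in G_i$; thus $G_i$ is a filter. A maximal antichain $M\in V$ of $A_i$ is maximal in every $A_j$, $j\ge i$, hence in $P$, so $G$ meets it. Finally $G_i=G_j\cap A_i$.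

(e) Let $\dot X\in V[g]$ be a $P$-name for $X$. In $V[g]$ choose for each $\xi<\theta$ a maximal antichain of conditions deciding ``$\xi\in\dot X$'', and let $M_\xi$ be the set of its members that decide positively. Each $M_\xi$ is countable by (b), so $M_\xi\in V$ by (a), and then $\langle M_\xi:\xi<\theta\rangle\in V$ by (a) again. Since $\lambda>\omega_1$ is regular, $\bigcup_\xi M_\xi\subseteq A_i$ for some $i$. Then $X=\{\xi:G_i\cap M_\xi\ne\emptyset\}\in V[G_i]$.
\end{proof}

The next lemma is the sense in which $g$ does the bookkeeping: every rule in $V$ that proposes a next step is obeyed somewhere along the chain.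

\begin{lemma}\label{lem:book}
Let $i<\lambda$, and let $p\mapsto\dot Q_p$ be a function in $V$ assigning to each $p\le\gamma_i$ an admissible $A^p$-name. Then there is $\beta\ge i$ such that $A_{\beta+1}$ absorbs $\dot Q_{\gamma_\beta}$ over $A_\beta$. In particular $N$ contains a filter that is $\dot Q_{\gamma_\beta}^{G_\beta}$-generic over $V[G_\beta]$.
\end{lemma}

\begin{proof}
In $V$ choose for each $p\le\gamma_i$ an algebra $B_p$ as in Lemma~\ref{lem:ext} for $A^p$ and $\dot Q_p$. The set of all $p^\frown\langle B_p\rangle$ is dense below $\gamma_i$, so $g$ contains one of them, and then $p=\gamma_\beta$ and $B_p=A_{\beta+1}$ for some $\beta\ge i$. The last claim follows with $H=G_{\beta+1}$.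
\end{proof}

Call $i<\lambda$ a \emph{base stage} if $A_i\Vdash\mathrm{MA}_{\omega_1}$ over $V$.

\begin{lemma}\label{lem:base}
The base stages are cofinal in $\lambda$.
\end{lemma}

\begin{proof}
Let $A\in\mathcal A$. In the extension by $A$, $\lambda$ is regular by (F1), and $2^{<\lambda}=\lambda$, because for $\theta<\lambda$ there are at most $|A|^\theta\le\lambda^{<\lambda}=\lambda$ names for subsets of $\theta$. By the Solovay--Tennenbaum theorem \cite[Ch.~VIII, \S6]{Kunen}, in that extension there is a ccc finite support iteration of length $\lambda$ of posets on ordinals below $\lambda$ that forces $\mathrm{MA}+2^{\aleph_0}=\lambda$. It has a dense subset of size $\le\lambda$, namely the conditions whose finitely many nontrivial coordinates are canonical names of ordinals; density follows by induction on the largest element of the support, extending the initial part to decide the last coordinate. As $\lambda>\omega_1$, the iteration forces $\mathrm{MA}_{\omega_1}$.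

Given $i<\lambda$, let $\dot Q_p$ be an $A^p$-name for such an iteration, for $p\le\gamma_i$, and take $\beta\ge i$ from Lemma~\ref{lem:book}. Every extension by $A_{\beta+1}$ has the form $V[h][F]$ with $F$ generic for the iteration, so $\beta+1$ is a base stage.
\end{proof}

\subsection*{One-step presentation}
The automorphism of Section~\ref{sec:def} acts on $g$ and $G$ together, so we describe $N$ as an extension of $V$ by a single poset. Let
\[
\mathbb E=\{(p,a):p\in\mathbb C,\ a\in(A^p)^+\},\qquad(q,b)\le(p,a)\iff q\le p\text{ and }b\le a\text{ in }A^q.
\]

\begin{lemma}\label{lem:E}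
The $\mathbb E$-generic filters over $V$ are exactly the sets $K=\{(p,a)\in\mathbb E:p\in g,\ a\in G\}$ for pairs $(g,G)$ as above. Moreover $g=\{p:(p,1)\in K\}$, $G=\{a:(p,a)\in K\text{ for some }p\}$, and $V[K]=V[g][G]$.
\end{lemma}

\begin{proof}
By (F1) and (F3) it suffices to show that $(p,a)\mapsto(p,\check a)$ identifies $\mathbb E$ with a dense subset of $\mathbb C*\dot P$. If $q\le p$, $a\in(A^p)^+$ and $b\in(A^q)^+$, then $q$ forces that $A^q$ is a member of the generic chain, so $q\Vdash b\le_{\dot P}a$ if and only if $b\le a$ in $A^q$. Thus the orders agree. Given $(p,\dot a)\in\mathbb C*\dot P$, extend $p$ to decide a value $a$ of $\dot a$ and an index $i$ with $a\in\dot A_i$, and lengthen it to a condition $q$ that reaches the index $i$. Then $a\in(A^q)^+$ and $(q,\check a)\le(p,\dot a)$. The formulas for $g$ and $G$ hold because $1\in G$ and because $a\in G\cap A_i$ gives $(\gamma_i,a)\in K$.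
\end{proof}

\section{Martin's Axiom in $N$}\label{sec:MA}

\begin{proposition}\label{prop:MA}
$N\models\mathrm{MA}+2^{\aleph_0}=\lambda$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:basic}(e), every real of $N$ is $\vec c\,[G_i]$ for some $i<\lambda$ and $\vec c\in A_i^\omega\cap V$. For each $i$ there are at most $\lambda^\omega=\lambda$ such $\vec c$ in $V$, so $2^{\aleph_0}\le\lambda$ in $N$. On the other hand $\mathrm{MA}_\theta$ implies $2^{\aleph_0}>\theta$: given $\theta$ many reals, a filter on $2^{<\omega}$ meeting the dense sets of conditions of length $\ge k$ and the dense sets of conditions disagreeing with a given real produces a further real. So it suffices to prove $\mathrm{MA}_\theta$ in $N$ for every infinite cardinal $\theta<\lambda$.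

Work in $N$. Let $Q$ be ccc and let $D_\xi$, $\xi<\theta$, be dense in $Q$. We may assume $|Q|\le\theta$. Indeed, choose functions giving a common lower bound for each compatible pair and, for each $\xi$, an element of $D_\xi$ below each $q$. Let $Q'\subseteq Q$ be nonempty, of size $\le\theta$, and closed under these functions. Compatibility in $Q'$ agrees with compatibility in $Q$, so $Q'$ is ccc; each $D_\xi\cap Q'$ is dense in $Q'$; and a filter on $Q'$ meeting these sets generates a filter on $Q$ meeting all $D_\xi$.

So let the underlying set of $Q$ be a cardinal $\le\theta$. The order of $Q$ and the sequence $\langle D_\xi:\xi<\theta\rangle$ are subsets of $\theta\times\theta$, so by Lemma~\ref{lem:basic}(e) they lie in $V[G_i]$ for some $i$. Let $\dot Q\in V$ be an $A_i$-name for $Q$, forced by $1$ to be a poset of size $\le\theta$. We cannot simply ask that $\dot Q$ be absorbed over $A^p$, because $A^p$ need not force it to be ccc. For $p\le\gamma_i$ let $\dot Q_p$ be an $A^p$-name for the poset that equals $\dot Q$, evaluated at the trace of the generic filter on $A_i$, if that poset is ccc in the extension by $A^p$, and is the one-point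 poset otherwise. Each $\dot Q_p$ is admissible. Take $\beta\ge i$ from Lemma~\ref{lem:book}. An uncountable antichain of $Q$ in $V[G_\beta]$ would be uncountable in $N$, since $V$, $V[G_\beta]$ and $N$ have the same $\omega_1$. So $Q$ is ccc in $V[G_\beta]$, whence $\dot Q_{\gamma_\beta}^{G_\beta}=Q$, and $N$ contains a $Q$-generic filter over $V[G_\beta]$. It meets every $D_\xi$.
\end{proof}

Together with Lemma~\ref{lem:basic}(c) this proves part~(1) of Theorem~\ref{thm:main} and the claim on cardinals.

\section{Definable reals in $N$}\label{sec:def}

\subsection*{Extending an automorphism to the rest of the chain}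
An automorphism $\sigma$ of $T$ need not extend to an algebra $B$ with $T\lessdot B$. But $B$ is only one of the possible continuations of the chain, and $\sigma$ carries it to another one.

\begin{example}\label{ex:twist}
Let $T=\{0,u,v,1\}$, let $\sigma$ exchange the atoms $u$ and $v$, and let $B$ have atoms $u_0,u_1,v$ with $u=u_0\vee u_1$. No automorphism of $B$ extends $\sigma$, since $v$ is an atom of $B$ and $u$ is not. Let $\hat\sigma$ be the permutation of the set $B$ that exchanges $u,v$ and fixes the other six elements, and let $B^\sigma$ be the algebra on the same set that makes $\hat\sigma:B\to B^\sigma$ an isomorphism. The atoms of $B^\sigma$ are $u_0,u_1,u$, and in $B^\sigma$ we have $u_0\vee u_1=\hat\sigma(u)=v$. So $B^\sigma$ again extends $T$, and it splits $v$ where $B$ splits $u$.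
\end{example}

\begin{lemma}\label{lem:twist}
Let $q_1\in\mathbb C$ have last algebra $T$, and let $\sigma=\sigma^{-1}$ be an automorphism of $T$. There is an automorphism $\Sigma=\Sigma^{-1}$ of the cone $\mathbb E_1=\{(q,c)\in\mathbb E:q\le q_1\}$ below $(q_1,1)$ with $\Sigma(q_1,t)=(q_1,\sigma(t))$ for all $t\in T^+$.
\end{lemma}

\begin{proof}
For a cBA $B$ with $T\lessdot B$ let $\hat\sigma_B=\sigma\cup\mathrm{id}_{B\setminus T}$, a permutation of the set $B$ with $\hat\sigma_B^2=\mathrm{id}$ and $\hat\sigma_B(0)=0$. Let $B^\sigma$ be the algebra with the same underlying set for which $\hat\sigma_B:B\to B^\sigma$ is an isomorphism. If $B\in\mathcal A$, then $B^\sigma\in\mathcal A$. Three observations are needed.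
\begin{enumerate}
\item[(i)] $T^\sigma=T$, because $\sigma$ is an automorphism of $T$.
\item[(ii)] If $T\lessdot B\lessdot B'$, then $B^\sigma\lessdot B'^\sigma$. Indeed $\hat\sigma_{B'}$ extends $\hat\sigma_B$, so $B^\sigma$ is the image of the complete subalgebra $B$ of $B'$ under the isomorphism $\hat\sigma_{B'}:B'\to B'^\sigma$. With (i), this gives $T\lessdot B^\sigma$.
\item[(iii)] $(B^\sigma)^\sigma=B$, since its structure is that of $B$ transported by $\hat\sigma_B^2=\mathrm{id}$.
\end{enumerate}
Let $\tau$ be the index of $T$ in $q_1$. For $q=\langle B_i:i\le\alpha\rangle\le q_1$ let $q^\sigma$ be obtained by replacing $B_i$ by $B_i^\sigma$ for $\tau<i\le\alpha$ and keeping $B_i$ for $i\le\tau$. By (ii), and since $B_i\lessdot T$ for $i\le\tau$, the sequence $q^\sigma$ is $\lessdot$-increasing. At limits $\delta\le\tau$ nothing has changed. At a limit $\delta>\tau$, the set $Y=\bigcup_{i<\delta}B_i^+$ is the same for $q$ and $q^\sigma$; it contains $T^+$, so $\hat\sigma_{B_\delta}[Y]=Y$, and the isomorphism $\hat\sigma_{B_\delta}$ turns the density of $Y$ in $B_\delta^+$ into its density in $(B_\delta^\sigma)^+$. Hence $q^\sigma\in\mathbb C$,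 $q^\sigma\le q_1$ and $A^{q^\sigma}=(A^q)^\sigma$.

Define $\Sigma(q,c)=(q^\sigma,\hat\sigma_{A^q}(c))\in\mathbb E_1$. If $(q',c')\le(q,c)$, then $q'^\sigma$ end-extends $q^\sigma$, and $c'\le c$ in $A^{q'}$ gives $\hat\sigma_{A^{q'}}(c')\le\hat\sigma_{A^{q'}}(c)=\hat\sigma_{A^q}(c)$ in $(A^{q'})^\sigma$. So $\Sigma$ preserves the order. By (iii) it is its own inverse, hence an automorphism. Finally $q_1^\sigma=q_1$ and $\hat\sigma_T=\sigma$.
\end{proof}

Note that $\sigma$ is not required to fix the earlier algebras of $q_1$; in the application it moves $S$ to its copy. The condition $q_1$ records only the algebras and their inclusions, and these are untouched.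

\subsection*{Reals definable from a base stage}

\begin{proposition}\label{prop:def}
Let $i$ be a base stage, $R=A_i$ and $h=G_i$. Let $z\in V$ and let $\Theta$ be a formula such that $y$ is, in $N$, the unique real satisfying $\Theta(y,h,z)$. Then $y\in V[h]$.
\end{proposition}

\begin{proof}
Suppose $y\notin V[h]$. By Lemma~\ref{lem:basic}(e) there are $j<\lambda$ and $\vec c\in A_j^\omega\cap V$ with $y=\vec c\,[G_j]=\vec c\,[G]$. Let $\mathcal N=R^\omega\cap V$, the set of names for reals of the extension by $R$. Consider the following statement $\psi$ about an $\mathbb E$-generic filter with associated pair $(g,G)$, made in the extension by that filter; its other parameters $\vec c,R,\mathcal N,z$ lie in $V$.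
\begin{quote}
$\psi$: \ $\vec c\,[G]$ is the unique real satisfying $\Theta(\,\cdot\,,G\cap R,z)$, and $\vec c\,[G]\ne\vec d\,[G\cap R]$ for all $\vec d\in\mathcal N$.
\end{quote}
It holds for the filter $K$ with $N=V[K]$, so some element of $K$ forces it. As $K$ is a filter containing $(\gamma_i,1)$ and $(\gamma_j,1)$, there is $(p_1,a)\in K$ forcing $\psi$ such that $R$ and $A_j$ are among the algebras of $p_1$. Put $S=A^{p_1}$. Then $a\in S^+$, $R\lessdot S$ and $\vec c\in S^\omega$. From now on we use only the condition $(p_1,a)$ and derive a contradiction in a different generic extension through it; the actual chain $g$ need not contain any amalgamation.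

Let $T,\sigma$ be as in Lemma~\ref{lem:amalg} for $R\lessdot S$, renamed so that $T\in\mathcal A$. Put $q_1=p_1{}^\frown\langle T\rangle\in\mathbb C$ and $b=a\wedge\sigma(a)\in T^+$, and let $\Sigma\in V$ be the automorphism of $\mathbb E_1$ from Lemma~\ref{lem:twist}. Let $K'\ni(q_1,b)$ be $\mathbb E$-generic over $V$, and let $K''$ be the upward closure in $\mathbb E$ of $\Sigma[K'\cap\mathbb E_1]$. By (F3), $K''$ is $\mathbb E$-generic over $V$, $K''\cap\mathbb E_1=\Sigma[K'\cap\mathbb E_1]$, and $V[K']=V[K'']$; call this model $N'$. Let $(g',G')$ and $(g'',G'')$ be the pairs associated with $K'$ and $K''$.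

First, $\Sigma(q_1,b)=(q_1,\sigma(b))=(q_1,b)$, so $(q_1,b)$ lies in both filters. Since $(q_1,b)\le(p_1,a)$, the statement $\psi$ holds in $N'$ for $G'$ and for $G''$.

Second, $q_1\in g'\cap g''$, so by Lemma~\ref{lem:E}, for $t\in T^+$,
\[
t\in G''\iff(q_1,t)\in K''\iff(q_1,\sigma(t))\in K'\iff\sigma(t)\in G'.
\]
As $\sigma{\restriction}R=\mathrm{id}$, we get $G''\cap R=G'\cap R=:h'$. The filter $H=G'\cap T$ is $T$-generic over $V$ by Lemma~\ref{lem:basic}(d), and in the notation of Lemma~\ref{lem:amalg} we have $H\cap R=h'$, $G'\cap S=H_1$ and $G''\cap S=\{s\in S:\sigma(s)\in H\}=H_2$.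

By $\psi$ for both filters, $\vec c\,[H_1]=\vec c\,[G']$ and $\vec c\,[H_2]=\vec c\,[G'']$ are each the unique real satisfying $\Theta(\cdot,h',z)$ in the same model $N'$. So they are equal, and by Lemma~\ref{lem:amalg}(2) this real lies in $V[h']$. It therefore has the form $\vec d\,[h']$ with $\vec d\in\mathcal N$, contradicting $\psi$ for $G'$.
\end{proof}

\subsection*{The reals of an intermediate model are null and meager}
The model $V[G_i]$ may have $\lambda$ many reals, as it does at the base stages produced in Lemma~\ref{lem:base}. So its reals need not form a set of size below the continuum of $N$, and we do not appeal to MA in $N$. Instead the bookkeeping supplies a Cohen real and a random real over it.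

\begin{lemma}\label{lem:small}
For every $i<\lambda$, the set $2^\omega\cap V[G_i]$ is null and meager in $N$.
\end{lemma}

\begin{proof}
Partition $\omega$ into consecutive intervals $I_n$ with $|I_n|=n+1$. For $x\in2^\omega$ let
\[
M_x=\{y\in2^\omega:y{\restriction}I_n=x{\restriction}I_n\text{ for infinitely many }n\}.
\]
Then $y\in M_x$ if and only if $x\in M_y$. The set of $y$ agreeing with $x$ on $I_n$ for some $n\ge m$ is open, dense, and of measure at most $\sum_{n\ge m}2^{-n-1}=2^{-m}$. So $M_x$ is null and its complement is meager. It suffices to find $c,r\in N$ with $c\in M_y$ and $r\notin M_y$ for all $y\in2^\omega\cap V[G_i]$; then $2^\omega\cap V[G_i]$ is contained in the null set $M_c$ and in the meager set $2^\omega\setminus M_r$.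

\emph{The real $c$.} Apply Lemma~\ref{lem:book} with $\dot Q_p$ the countable poset $2^{<\omega}$. We obtain $\beta\ge i$ and a filter $F\in N$ on $2^{<\omega}$ generic over $V[G_\beta]$; let $c=\bigcup F$. For $y\in V[G_\beta]$ and $m\in\omega$, the conditions that are defined on $I_n$ and agree with $y$ there for some $n\ge m$ form a dense set in $V[G_\beta]$. So $c\in M_y$.

\emph{The real $r$.} Let $\dot Q_p$ name random forcing, the poset of closed subsets of $2^\omega$ of positive measure under inclusion. It is ccc: members of an antichain have pairwise null intersections, so at most $k$ of them have measure above $1/k$. It has at most $2^{\aleph_0}$ conditions, and $A^p$ forces $2^{\aleph_0}\le|A^p|^\omega\le\lambda$. We obtain $\beta\ge i$ and a filter $F\in N$ generic over $V[G_\beta]$. For each $k$, the conditions all of whose points have the same restriction to $k$ are dense. Hence there is $r\in2^\omega$ such that for all $C\in F$ and all $k$ some point of $C$ extends $r{\restriction}k$. Let $y\in V[G_\beta]$, and in $V[G_\beta]$ let $C_m$ be the closed set of all $x$ with $x{\restriction}I_n\ne y{\restriction}I_n$ for all $n\ge m$.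 Then $\mu(C_m)\ge1-2^{-m}$, so $C\cap C_m$ is a condition whenever $\mu(C)>2^{-m}$. By density some $C\in F$ is contained in some $C_m$. For $n\ge m$, some point of $C$ agrees with $r$ on $I_n$, so $r{\restriction}I_n\ne y{\restriction}I_n$. Thus $r\notin M_y$.
\end{proof}

\begin{proof}[Proof of parts (2) and (3) of Theorem~\ref{thm:main}]
Let $<_W$ be a well-ordering of $W\subseteq2^\omega$, defined in $N$ by a formula $\varphi(\cdot,\cdot,x,z)$ with $x\in2^\omega$ and $z\in V$. We may assume that $W$ has at least two elements, so that it is the field of $<_W$. By Lemma~\ref{lem:basic}(d),(e) and Lemma~\ref{lem:base} there is a base stage $i$ with $x\in V[G_i]$; this is why base stages must be cofinal. Put $h=G_i$ and write $x=\vec d\,[h]$ with $\vec d\in V$. Let $y\in W$, and let the ordinal $\xi$ be its position in $<_W$. Then $y$ is the unique real satisfying the formula $\Theta(y,h,(\xi,\vec d,z))$ which says that $y$ is the $\xi$-th element of the well-ordering defined by $\varphi(\cdot,\cdot,\vec d\,[h],z)$. Since $(\xi,\vec d,z)\in V$, Proposition~\ref{prop:def} gives $y\in V[h]$. Thus $W\subseteq2^\omega\cap V[G_i]$, and $W$ is null and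 meager by Lemma~\ref{lem:small}. This is (3). As $2^\omega$ is not null, $W\ne2^\omega$, which is the first sentence of (2). The second follows because projective relations and relations in $L(\mathbb R)$ are definable in $N$ from a real and ordinals, as explained in Section~\ref{sec:intro}.
\end{proof}

\begin{thebibliography}{9}

\bibitem{MSE}
``Folklore has it that it is impossible to define a well-ordering of the reals explicitly.'',
\texttt{https://math.stackexchange.com/\allowbreak questions/\allowbreak 1315674/\allowbreak do-we-know-\allowbreak that-we-cant-\allowbreak define-a-\allowbreak well-ordering-\allowbreak of-the-reals/\allowbreak 1315734}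

\bibitem{Kunen}
Kunen, \emph{Set Theory}, 1980.

\end{thebibliography}
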